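\title{Almost all matroids have a 3-whirl minor}

\begin{abstract}
We prove that asymptotically almost all matroids have the 3-whirl $W^3$ as a minor. More precisely, uniformly for $3\le r\le n-3$, the number of rank-$r$ matroids on $n$ labeled elements with no $W^3$-minor is at most $m(n,r)^{o(1)}$, where $m(n,r)$ is the number of all rank-$r$ matroids on these elements. In rank 3, excluding $W^3$ forces every triangle of nontrivial lines to close up to a Pasch configuration. We show that there are only $2^{o(v^2)}$ such structures on $v$ points, using the triangle removal lemma and an entropy argument in which the pairs of points are revealed in random order. Shearer's lemma lifts the bound to all ranks. We also give a rate, show that the saving in rank 3 cannot be a power of $v$, show that $W^3$-minors are abundant, and show that the bound fails when $W^3$ is replaced by $M(K_4)$.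
\end{abstract}

\section{Introduction}

Let $m(n)$ be the number of matroids on the ground set $[n]=\{1,\dots,n\}$, and for a fixed matroid $N$ let $m_{\mathrm{Ex}(N)}(n)$ be the number of those with no minor isomorphic to $N$. We say that \emph{asymptotically almost all matroids have $N$ as a minor} if $m_{\mathrm{Ex}(N)}(n)/m(n)\to0$ as $n\to\infty$. This is known to hold for $N=U_{2,k}$ with $k$ fixed, for $N=U_{3,6}$, and more generally for every uniform matroid $N$. A uniform minor asks that certain sets be independent. A non-uniform minor asks for more: some sets must be dependent, in a prescribed pattern, while all others are independent.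

The \emph{3-whirl} $W^3$ is the rank-3 matroid on $\{a,b,c,d,e,f\}$ whose only dependent 3-element sets are $\{a,b,c\}$, $\{c,d,e\}$ and $\{e,f,a\}$. It lies between $U_{3,6}$, which has no dependent triple, and the cycle matroid $M(K_4)$, which has the fourth dependent triple $\{b,d,f\}$; one obtains $W^3$ from $M(K_4)$ by relaxing this circuit-hyperplane, that is, by declaring it a basis (Figure~\ref{fig:whirl}). The following conjecture appears in \cite{MU}.

\begin{quote}
\textbf{Conjecture.} \emph{Asymptotically almost all matroids have $W^3$ as a minor.}
\end{quote}

\begin{figure}[ht]
\centering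
\begin{tikzpicture}[scale=1]
\draw[thick] (210:2)--(330:2)--(90:2)--cycle;
\draw[dashed] (0,0) circle (1);
\fill (210:2) circle (2pt) node[left] {$a$};
\fill (270:1) circle (2pt) node[below] {$b$};
\fill (330:2) circle (2pt) node[right] {$c$};
\fill (30:1) circle (2pt) node[right] {$d$};
\fill (90:2) circle (2pt) node[above] {$e$};
\fill (150:1) circle (2pt) node[left] {$f$};
\end{tikzpicture}
\caption{The solid lines are the dependent triples $abc$, $cde$, $efa$ of the 3-whirl $W^3$. Adding the dashed triple $bdf$ gives the four dependent triples of $M(K_4)$, which form a Pasch configuration.}
\label{fig:whirl}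
\end{figure}

We prove the conjecture in a strong form. Write $m(n,r)$ for the number of rank-$r$ matroids on $[n]$, write $m_{\mathrm{Ex}(N)}(n,r)$ for the number of those with no $N$-minor, and abbreviate
\[
w(n)=m_{\mathrm{Ex}(W^3)}(n),\qquad w(n,r)=m_{\mathrm{Ex}(W^3)}(n,r).
\]
Throughout, $\log$ is the logarithm to base 2 and $\ln$ is the natural logarithm. The scale on which we measure $w(n,r)$ is set by Knuth's lower bound, recalled in Section~\ref{sec:knuth}:
\begin{equation}\label{eq:knuth}
\log m(n,r)\ge \frac1n\binom nr\qquad(1\le r\le n-1).
\end{equation}

\begin{theorem}\label{thm:main}
There is a sequence $\varepsilon_n\to0$ such that for all $n\ge6$ and all $3\le r\le n-3$,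
\[
\log w(n,r)\le\varepsilon_n\,\frac1n\binom nr,\qquad\text{and hence}\qquad w(n,r)\le m(n,r)^{\varepsilon_n}.
\]
Consequently $\log w(n)=o\big(\frac1n\binom n{\lfloor n/2\rfloor}\big)$ and $\log w(n)=o(\log m(n))$. In particular, asymptotically almost all matroids have $W^3$ as a minor.
\end{theorem}

The range of $r$ is the right one. For $r\le2$ or $r\ge n-2$ no rank-$r$ matroid on $[n]$ has a $W^3$-minor, so $w(n,r)=m(n,r)$; for $r\in\{1,2,n-2,n-1\}$ the bound \eqref{eq:knuth} then contradicts both inequalities as soon as $\varepsilon_n<1$.

A family of sets is \emph{linear} if any two members share at most one point. A \emph{triangle} in a linear family is a set of three members that pairwise meet, in three distinct points; the dependent triples of $W^3$ are an example. Let $f(v)$ be the maximum number of triples in a triangle-free linear family of triples on $[v]$. Let $\mathrm{tow}(0)=1$ and $\mathrm{tow}(j+1)=2^{\mathrm{tow}(j)}$, and let $\log^*n$ be the least $j$ with $\mathrm{tow}(j)\ge n$.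

\begin{theorem}\label{thm:more}
\begin{itemize}
\item[(a)] \emph{Rate.} In Theorem~\ref{thm:main} one can take $\varepsilon_n=\exp(-c\log^*n)$ for some $c>0$ and all large $n$.
\item[(b)] \emph{Sharpness in rank 3.} For $v\ge4$ we have $\log w(v,3)\ge f(v)$, and $f(v)\ge v^2e^{-O(\sqrt{\log v})}$. So the saving over $v^2$ in Theorem~\ref{thm:main} at $r=3$ cannot be a power of $v$, and the case $r=3$ of Theorem~\ref{thm:main} implies the Ruzsa--Szemer\'edi $(6,3)$-theorem.
\item[(c)] \emph{Abundance.} Uniformly in $3\le r\le n/2$, asymptotically almost all rank-$r$ matroids $M$ on $[n]$ have at least $\frac1{50\log n}\binom n{r-3}$ independent $(r-3)$-sets $C$ such that $M/C$ has a restriction isomorphic to $W^3$. For $n/2\le r\le n-3$ the same holds for the dual $M^*$, with $n-r$ in place of $r$.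
\item[(d)] \emph{Contrast with $M(K_4)$.} For $1\le r\le n-1$, $\log m_{\mathrm{Ex}(M(K_4))}(n,r)\ge\frac1{n+1}\binom nr$. So the bound of Theorem~\ref{thm:main} fails if the relaxed circuit-hyperplane is put back.
\end{itemize}
\end{theorem}

The heart of the proof is the rank-3 estimate $\log w(v,3)=o(v^2)$. Section~\ref{sec:knuth} recalls the matroid background, proves \eqref{eq:knuth} and part~(d), and explains why one should expect $W^3$ to behave differently from $M(K_4)$. Section~\ref{sec:rank3} translates the exclusion of $W^3$ in rank 3 into a closure property of the lines. Sections~\ref{sec:shadow} and~\ref{sec:closed} count the resulting structures. Section~\ref{sec:lift} passes to all ranks and proves Theorem~\ref{thm:main} and part~(c), and Section~\ref{sec:rate} proves parts (a) and~(b).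

\section{Sparse paving matroids and Knuth's bound}\label{sec:knuth}

\subsection{Matroid background}

A \emph{matroid} $M$ of rank $r$ on a finite set $E$ is given by a nonempty family of $r$-subsets of $E$, the \emph{bases}, with the exchange property: if $B_1,B_2$ are bases and $x\in B_1\setminus B_2$, then $(B_1\setminus\{x\})\cup\{y\}$ is a basis for some $y\in B_2\setminus B_1$. A set is \emph{independent} if it lies in a basis and \emph{dependent} otherwise; a dependent $r$-set is a \emph{non-basis}. The uniform matroid $U_{r,n}$ has no non-bases. For $S\subseteq E$, the independent sets of the \emph{restriction} $M|S$ are the independent sets of $M$ inside $S$. For an independent set $C$, the \emph{contraction} $M/C$ is the matroid of rank $r-|C|$ on $E\setminus C$ whose bases are the sets $B\setminus C$, where $B\supseteq C$ is a basis of $M$. The bases of the \emph{dual} $M^*$ are the complements of the bases of $M$. A \emph{minor} of $M$ is a matroid $(M/C)|S$ with $C$ independent and $S\subseteq E\setminus C$; an \emph{$N$-minor} (or \emph{$N$-restriction}) is one isomorphic to $N$. We use two textbook facts.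
\begin{itemize}
\item[(M1)] A minor $N$ of rank $k$ of a rank-$r$ matroid $M$ can be written $N=(M/C)|S$ with $C$ independent and $|C|=r-k$. A $k$-set $X\subseteq S$ is then a non-basis of $N$ if and only if $C\cup X$ is a non-basis of $M$.
\item[(M2)] $N$ is a minor of $M$ if and only if $N^*$ is a minor of $M^*$.
\end{itemize}
Let $N$ have rank 3 and six elements. By (M1) and (M2), a rank-$r$ matroid on $[n]$ with an $N$-minor has $r\ge 3$ and $n-r\ge3$; and by (M1) an $N$-minor of a rank-3 matroid is an $N$-restriction.

We write triples as words, $abc=\{a,b,c\}$. The non-bases of $(W^3)^*$ are the complements $def$, $abf$, $bcd$ of the non-bases of $W^3$; they pairwise meet in the three distinct points $f,b,d$, so $W^3$ is self-dual. By (M2),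
\begin{equation}\label{eq:dual}
w(n,r)=w(n,n-r).
\end{equation}
The bases of $M(K_4)$ are the spanning trees of $K_4$, so its non-bases are the four 3-cycles. Any two of these share exactly one edge, and naming the six edges accordingly, the non-bases are $abc$, $cde$, $efa$, $bdf$.

\subsection{Many matroids from one family}

The following fact (Knuth; Piff--Welsh) produces the \emph{sparse paving} matroids.

\begin{lemma}\label{lem:sp}
Let $1\le r\le n-1$ and let $\mathcal S$ be a family of $r$-subsets of $[n]$ with $|X\cap Y|\le r-2$ for all distinct $X,Y\in\mathcal S$. Then $\mathcal S$ is the family of non-bases of a rank-$r$ matroid on $[n]$.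
\end{lemma}

\begin{proof}
Since $1\le r\le n-1$, there are two $r$-sets sharing $r-1$ elements, and one of them is not in $\mathcal S$. Let $B_1,B_2\notin\mathcal S$ and $x\in B_1\setminus B_2$. If $B_2\setminus B_1=\{y\}$, exchanging $x$ for $y$ gives $B_2$. Otherwise there are two candidates $y\ne y'$; the two resulting $r$-sets share $r-1$ elements, so one of them is not in $\mathcal S$.
\end{proof}

The hypothesis passes to subfamilies, so one family $\mathcal S$ yields $2^{|\mathcal S|}$ different matroids. To find a large one, let $q\ge n$ and define the \emph{classes}
\[
\mathcal S_{q,\sigma}=\Big\{X\subseteq[n]:\ |X|=r,\ \sum_{x\in X}x\equiv\sigma\pmod q\Big\},\qquad \sigma=0,\dots,q-1 .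
\]
If two $r$-sets share $r-1$ elements, their sums differ by $x-y$ with $x\neq y$ in $[n]$, and $0<|x-y|<q$. So each class satisfies the hypothesis of Lemma~\ref{lem:sp}. The $q$ classes partition the $r$-sets, so some class has at least $\frac1q\binom nr$ members. Taking $q=n$ proves \eqref{eq:knuth}.

\begin{example}\label{ex:seven}
Let $n=q=7$, $r=3$, $\sigma=0$. The class consists of $124$, $167$, $257$, $347$, $356$. The members inside $\{1,2,4,5,6,7\}$ are $124$, $167$, $257$, which form a triangle with intersection points $1,2,7$. So the matroid whose non-bases are these five triples has a $W^3$-restriction. The triple $456$ that would turn it into $M(K_4)$ has sum $15\not\equiv0$ and is absent.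
\end{example}

The absence of the fourth triple is no accident, and it proves Theorem~\ref{thm:more}(d).

\begin{proof}[Proof of Theorem~\ref{thm:more}(d)]
If $r<3$ or $r>n-3$, no rank-$r$ matroid on $[n]$ has an $M(K_4)$-minor, and \eqref{eq:knuth} gives the bound. Let $3\le r\le n-3$, let $q\in\{n,n+1\}$ be odd, and let $\mathcal S=\mathcal S_{q,\sigma}$ be a class with at least $\frac1{n+1}\binom nr$ members. It suffices to show that for every $\mathcal S'\subseteq\mathcal S$ the matroid $M$ with non-bases $\mathcal S'$ has no $M(K_4)$-minor.

Suppose it has one. By (M1) there are an $(r-3)$-set $C$ and distinct elements $a,\dots,f\notin C$ such that the union of $C$ with each of $abc$, $cde$, $efa$, $bdf$ lies in $\mathcal S$. Thus each of the four triples has sum $\sigma'=\sigma-\sum_{x\in C}x$ modulo $q$. Adding the first three sums gives $2(a+c+e)+(b+d+f)\equiv3\sigma'$, and subtracting the fourth gives $2(a+c+e)\equiv2\sigma'$. Since $q$ is odd, $a+c+e\equiv\sigma'\equiv a+b+c$, so $b\equiv e\pmod q$. This is impossible for distinct elements of $[n]$, because $q\ge n$.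
\end{proof}

Thus excluding $M(K_4)$ leaves the construction behind \eqref{eq:knuth} essentially intact. Excluding $W^3$ does not. Let $r=3$ and suppose that every subfamily of a linear family $\mathcal S$ of triples on $[v]$ gives a matroid without $W^3$-minor. If $\mathcal S$ contained a triangle, the subfamily consisting of that triangle would give a $W^3$-restriction. So $\mathcal S$ is triangle-free, and the construction yields at most $2^{f(v)}$ matroids, where $f(v)=o(v^2)$ by the $(6,3)$-theorem (see Section~\ref{sec:rate}), against $\frac1v\binom v3\approx v^2/6$ in \eqref{eq:knuth}. This suggests that the conjecture is true. It is not a proof, because a $W^3$-minor-free matroid may well contain triangles, provided that they close up. The next section makes this precise.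

\section{Rank three: triangles must close up}\label{sec:rank3}

An element of a matroid is a \emph{loop} if it lies in no basis, and two non-loops are \emph{parallel} if they are equal or form a dependent pair; this is an equivalence relation. A matroid is \emph{simple} if every set of at most two elements is independent. In a simple rank-3 matroid the elements are called points, and for distinct points $x,y$ the \emph{line} $xy$ consists of $x$, $y$ and all $z$ with $xyz$ dependent. Two distinct points lie on exactly one line, and a triple is dependent exactly when it lies on a line. A line is \emph{long} if it has at least three points. The long lines form a linear family, which together with the point set determines the matroid.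

Three triples forming a triangle can be written $abc$, $cde$, $efa$ with six distinct points. Their \emph{completion} is $bdf$, the set of points covered only once, and the four triples together form a \emph{Pasch configuration}, or \emph{Pasch} for short. In a Pasch any two triples meet, every point lies in exactly two triples, and so any three of the triples form a triangle whose completion is the fourth. A linear family of triples is a \emph{linear triple system}; it is \emph{closed} if it contains the completion of each of its triangles.

\begin{lemma}\label{lem:close}
Let $M$ be a simple rank-3 matroid with no $W^3$-restriction. Let $a,c,e$ be non-collinear points such that the lines $ac$, $ce$, $ea$ are long. Then these lines have exactly three points each, say $abc$, $cde$, $efa$, and $bdf$ is a line with exactly three points.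
\end{lemma}

\begin{proof}
Choose any $b\in ac\setminus\{a,c\}$, $d\in ce\setminus\{c,e\}$, $f\in ea\setminus\{e,a\}$. None of $d,e,f$ lies on the line $ac$: the point $e$ does not by assumption; if $d$ did, the line $ac$ would contain $c$ and $d$, hence equal $ce$ and contain $e$; if $f$ did, it would contain $a$ and $f$, hence equal $ea$ and contain $e$. By symmetry, each of the three lines contains none of the chosen points outside its own triple. In particular the six points are distinct.

The pairs not contained in one of $abc,cde,efa$ are $bd,df,bf,ad,cf,eb$, and $bdf$ is the only triple all of whose pairs are on this list. Hence each triple of the six points other than $abc,cde,efa,bdf$ consists of two points of one of the three lines and a point off that line, and is independent. If $bdf$ were independent too, the restriction to the six points would be $W^3$. So $b,d,f$ are collinear for every choice of $b,d,f$.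

If $b\ne b'$ were two choices on $ac$, the line $df$ would contain $b$ and $b'$, hence equal $ac$, and $d$ would lie on $ac$. So $ac$ has exactly three points, and by symmetry so do $ce$ and $ea$. Finally, $b,c,d$ are non-collinear and the lines $bc\ni a$, $cd\ni e$, $bd\ni f$ are long, so what we have just proved shows that the line $bd$ has exactly three points.
\end{proof}

The intersection points of a triangle of lines are non-collinear, since otherwise the three lines would coincide. So for $M$ as in Lemma~\ref{lem:close}, the lines with at least four points form a triangle-free linear family, and the three-point lines form a closed linear triple system. Let $\beta(v)$ be the number of triangle-free linear families of subsets of $[v]$ of size at least four, and let $\theta(v)$ be the number of closed linear triple systems on $[v]$.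

A rank-3 matroid $M$ on $[v]$ is determined by two pieces of data. The first is the map sending each loop to $0$ and each non-loop to the least element of its parallel class; there are at most $(v+1)^v$ such maps. The second is the family of long lines of the simple matroid obtained by restricting $M$ to these least elements. This restriction has no $W^3$-restriction if $M$ has none, so
\begin{equation}\label{eq:split}
w(v,3)\le(v+1)^v\,\beta(v)\,\theta(v).
\end{equation}

A linear triple system on $[v]$ has at most $v(v-1)/6$ triples, since each triple uses three pairs. Closed systems can attain this bound.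

\begin{example}\label{ex:pg}
Let $v=2^k-1$, let the points be the nonzero vectors of $\mathbb F_2^k$, and take all triples $\{x,y,x+y\}$. Every pair lies in exactly one triple. In a triangle $abc,cde,efa$ we have $b=a+c$, $d=c+e$, $f=e+a$, so $b+d+f=0$ and the system is closed. For $k=3$, identifying vectors with $1,\dots,7$ in binary gives the Fano plane
\[
123,\quad145,\quad167,\quad246,\quad257,\quad347,\quad356 .
\]
Four of these triples determine the other three. The triangle $123,145,246$ has completion $356$, the triangle $123,167,246$ has completion $347$, and the triangle $145,167,246$ has completion $257$. So every closed system containing $123,145,167,246$ contains the whole Fano plane.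
\end{example}

We now have two extreme kinds of closed system. Triangle-free systems have no rigidity, since each of their subsystems is again closed, but they are sparse. The systems of Example~\ref{ex:pg} are dense, but rigid: a part of the triples forces the others. In both cases little information is needed to describe the system, for opposite reasons. A general closed system mixes the two behaviors, and the proof that $\log\theta(v)=o(v^2)$ in Section~\ref{sec:closed} separates them. We first treat the sparse phenomenon alone, which suffices for $\beta(v)$.

\section{Sparse shadows and the lines with at least four points}\label{sec:shadow}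

The source of all sparsity is the triangle removal lemma of Ruzsa and Szemer\'edi \cite{RS}: \emph{for every $\varepsilon>0$ there is $\delta>0$ such that every $v$-vertex graph with at most $\delta v^3$ triangles can be made triangle-free by deleting at most $\varepsilon v^2$ edges.} We apply it only to graphs with at most $v^{5/2}$ triangles. Let $\rho(v)$ be the least number such that every $v$-vertex graph with at most $v^{5/2}$ triangles can be made triangle-free by deleting at most $\rho(v)v^2$ edges. If $v\ge\delta^{-2}$ then $v^{5/2}\le\delta v^3$, so $\rho(v)\le\varepsilon$. Hence
\[
\rho(v)\to0\qquad(v\to\infty).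
\]

Sparsity alone does not bound the number of families well enough. Listing $\rho(v) v^2$ triples costs about $3\rho(v) v^2\log v$ bits, and the removal lemma does not tell us that $\rho(v)\log v\to0$. It is cheaper to describe which pairs of points are covered. The \emph{shadow} of a family of subsets of $[v]$ is the graph on $[v]$ whose edges are the pairs contained in a member. Let $h(x)=-x\log x-(1-x)\log(1-x)$ be the binary entropy function; it increases on $[0,\frac12]$ from $h(0)=0$, it is continuous, and $\sum_{i\le\alpha N}\binom Ni\le2^{h(\alpha)N}$ for $0\le\alpha\le\frac12$.

\begin{lemma}\label{lem:shadow}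
Let $v\ge7$ and $\rho=\rho(v)\le\frac1{14}$. Let $\mathcal F$ be a linear family of subsets of $[v]$ of size at least three whose shadow $G$ has at most $v^{5/2}$ triangles. Then $|E(G)|\le3\rho v^2$. The number of graphs on $[v]$ with at most $3\rho v^2$ edges is at most $2^{h(7\rho)v^2/2}$.
\end{lemma}

\begin{proof}
By linearity, $G$ is an edge-disjoint union of cliques, one for each member of $\mathcal F$. A clique on $s\ge3$ vertices has $\binom s3$ triangles and each of its edges lies in $s-2$ of them, so destroying them all requires deleting at least $\binom s3/(s-2)=\frac13\binom s2$ of its edges. Summing over the cliques, $\frac13|E(G)|\le\rho v^2$. For $v\ge7$ we have $3v\le\frac72(v-1)$, that is, $3\rho v^2\le7\rho\binom v2$, and the binomial estimate with $N=\binom v2\le v^2/2$ and $\alpha=7\rho\le\frac12$ gives the count.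
\end{proof}

\begin{lemma}\label{lem:beta}
For large $v$, $\ \log\beta(v)\le\frac12h(7\rho(v))\,v^2+O(v^2/\log v)$.
\end{lemma}

\begin{proof}
Let $\mathcal B$ be a triangle-free linear family of subsets of $[v]$ of size at least four. A very large member creates too many triangles in the shadow for Lemma~\ref{lem:shadow} (the family $\{[v]\}$ has the complete graph as its shadow), but large members are few and can be listed. Put $\lambda=(\log v)^2$. Counting ordered pairs of points, linearity gives
\begin{equation}\label{eq:pairs}
\sum_{\ell\in\mathcal B}|\ell|\,(|\ell|-1)\le v^2 .
\end{equation}

\emph{Members with $|\ell|>\lambda$.} By \eqref{eq:pairs} their sizes sum to at most $v^2/(\lambda-1)$. Write them one after another, each followed by a separator symbol, and pad the word with a further symbol to length $\lfloor 2v^2/(\lambda-1)\rfloor$. The alphabet has $v+2$ symbols, so these members can be chosen in at most $(v+2)^{2v^2/(\lambda-1)}=2^{O(v^2/\log v)}$ ways.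

\emph{Members with $4\le|\ell|\le\lambda$.} Let $G_0$ be their shadow, and let $xyz$ be a triangle of $G_0$. If its three edges lay in three different members, these would meet pairwise in $x,y,z$ and form a triangle in $\mathcal B$. So two of the edges lie in one member, which then contains $x,y,z$. This has two consequences. First, $G_0$ has at most $\sum\binom{|\ell|}3\le\lambda v^2\le v^{5/2}$ triangles by \eqref{eq:pairs}, so by Lemma~\ref{lem:shadow} there are at most $2^{h(7\rho(v))v^2/2}$ possibilities for $G_0$. Second, $G_0$ determines the members: the member through an edge $xy$ consists of $x$, $y$ and their common neighbors in $G_0$.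
\end{proof}

\section{Counting closed triple systems}\label{sec:closed}

\begin{proposition}\label{prop:theta}
For large $v$, with $\rho=\rho(v)$,
\[
\log\theta(v)\le\frac{v^2}{\log v}+\frac12h(7\rho)\,v^2+21\rho\,v^2 .
\]
In particular there are $2^{o(v^2)}$ closed linear triple systems on $[v]$.
\end{proposition}

Closedness is essential: the subfamilies of a largest class $\mathcal S_{v,\sigma}$ with $r=3$ are at least $2^{\frac1v\binom v3}$ linear triple systems.

Both conclusions drawn in the proof of Lemma~\ref{lem:beta} fail for a closed system $T$: its shadow can have many triangles, and the shadow need not determine $T$ (relabeling the points in Example~\ref{ex:pg} gives different systems with the complete graph as shadow). But a triangle of the shadow that is not a triple of $T$ produces a Pasch in $T$, and each Pasch is a chance to deduce one triple from three others. So for $\ell\in T$ let $d_T(\ell)$ be the number of Pasches $\Pi\subseteq T$ containing $\ell$, and call the triangle $\Pi\setminus\{\ell\}$ a \emph{witness} for $\ell$; its completion is $\ell$. We describe $T$ in three stages. A small random \emph{seed} $R\subseteq T$ forces all triples with many witnesses. The remaining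 triples have a shadow $G$ with few triangles, hence few edges. Finally, given $R$ and $G$, the remaining triples cost at most 7 bits per edge of $G$.

\subsection{Witnesses are nearly disjoint}

To use many witnesses as independent chances, we need many disjoint ones.

\begin{lemma}\label{lem:disjoint}
Let $T$ be a linear triple system and $\ell\in T$. Then $\ell$ has at least $d_T(\ell)/4$ pairwise disjoint witnesses.
\end{lemma}

\begin{proof}
Let $\ell'\ne\ell$ lie in a Pasch with $\ell$. The two triples meet, say $\ell=xy_1z_1$ and $\ell'=xy_2z_2$. In a Pasch containing both, the other two triples avoid $x$ and meet each of $\ell,\ell'$ in one point, and together they cover $y_1,z_1,y_2,z_2$. So they contain the pairs $y_1y_2$ and $z_1z_2$, or the pairs $y_1z_2$ and $z_1y_2$. Since $T$ has at most one triple through each pair, each alternative gives at most one Pasch. Hence $\ell'$ belongs to at most two witnesses for $\ell$, and each witness, having three triples, meets at most three others. Choosing witnesses greedily, each choice removes at most four of the $d_T(\ell)$ witnesses.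
\end{proof}

Both alternatives can occur: in the Fano plane, $123$ and $145$ lie in a Pasch with $246,356$ and in a Pasch with $257,347$.

\subsection{A seed for the rich triples}

For a linear triple system $R$, let $R'$ consist of $R$ and the completions of all triangles in $R$. If $R\subseteq T$ and $T$ is closed, then $R'\subseteq T$. Put
\[
p=(\log v)^{-2},\qquad K=(\log v)^8 ,
\]
and call $\ell\in T$ \emph{rich} if $d_T(\ell)\ge K$. The density $p$ is small enough that a seed of density $p$ can be listed at a cost of $3\log v$ bits per triple, and $K$ is large enough that $p^3K$ beats a union bound over all triples.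

\begin{lemma}\label{lem:seed}
For large $v$, every closed linear triple system $T$ on $[v]$ has a subset $R$ with $|R|\le pv^2/3$ such that $R'$ contains all rich triples of $T$. The number of sets of at most $pv^2/3$ triples on $[v]$ is at most $2^{v^2/\log v}$.
\end{lemma}

\begin{proof}
Put each triple of $T$ into $R$ independently with probability $p$. A rich triple $\ell$ has at least $K/4$ disjoint witnesses by Lemma~\ref{lem:disjoint}; each lies in $R$ with probability $p^3$, independently, and if one does then $\ell\in R'$. So
\[
\Pr(\ell\notin R')\le(1-p^3)^{K/4}\le e^{-p^3K/4}=e^{-(\log v)^2/4}.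
\]
As $|T|\le v^2/6$, for large $v$ the probability that some rich triple is missing from $R'$ is less than $\frac12$. The expected size of $R$ is at most $pv^2/6$, so $\Pr(|R|\ge pv^2/3)\le\frac12$ by Markov's inequality. Hence some $R$ has both properties. A set of at most $pv^2/3$ triples can be written as a word of length $\lfloor pv^2/3\rfloor$ over the $\binom v3+1\le v^3$ symbols consisting of the triples and a padding symbol, and $(v^3)^{pv^2/3}=2^{pv^2\log v}=2^{v^2/\log v}$.
\end{proof}

\subsection{The shadow of the remaining triples}

For an edge $e$ of a graph $G$, let $\kappa_G(e)$ be the number of triangles of $G$ containing $e$, that is, the number of common neighbors of its ends. The next lemma is the link between the ambiguity of a shadow and the number of witnesses.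

\begin{lemma}\label{lem:codegree}
Let $T$ be a closed linear triple system, let $P\subseteq T$, let $G$ be the shadow of $P$, and let $e\subset\ell\in P$ be an edge of $G$. Then $1\le\kappa_G(e)\le1+d_T(\ell)$.
\end{lemma}

\begin{proof}
Let $e=xy$. The triple $\ell$ is one triangle of $G$ through $e$. Any other is $xyz$ with $z\notin\ell$. Let $\ell_x,\ell_y\in P$ be the triples containing $xz$ and $yz$. They differ from $\ell$, as $z\notin\ell$, and from each other, as otherwise $xyz$ would be a second triple of $P$ through $xy$. So $\ell,\ell_x,\ell_y$ meet pairwise in $x,y,z$ and form a triangle, and since $T$ is closed they lie in a Pasch $\Pi\subseteq T$. The point $z$ can be read off from $\Pi$: it is the intersection of the two triples of $\Pi\setminus\{\ell\}$ through $x$ and through $y$. So distinct points $z$ give distinct Pasches containing $\ell$.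
\end{proof}

In Example~\ref{ex:pg} with $P=T$ the shadow is complete, so $d_T(\ell)\ge v-3$: for large $v$ all triples are rich and the seed alone determines $T$. In a triangle-free system $d_T(\ell)=0$ and $\kappa_G(e)=1$, and the shadow alone determines $T$.

Now let $R$ be as in Lemma~\ref{lem:seed} and $P=T\setminus R'$. No triple of $P$ is rich, so $\kappa_G(e)\le K+1$ for all edges of the shadow $G$ of $P$, and $G$ will turn out to have at most $3\rho v^2$ edges. Guessing the third point for each edge among its common neighbors costs up to $\log(K+1)\approx 8\log\log v$ bits per edge, and again the removal lemma does not tell us that $\rho(v)\log\log v\to0$. We need a constant cost per edge. Lemma~\ref{lem:codegree} shows where to find it: an edge with many candidates for its third point lies in a triple with many witnesses, so if the edges are treated in random order, its third point is usually forced before it has to be guessed.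

\subsection{Revealing the edges in random order}

The \emph{entropy} of a random variable $X$ with finitely many values is $H(X)=-\sum_x\Pr(X=x)\log\Pr(X=x)$, and $H(X\mid Y)=\sum_y\Pr(Y=y)\,H(X\mid Y=y)$, where the last term is the entropy of the conditional distribution. We use the following standard facts.
\begin{itemize}
\item[(E1)] If $X$ takes at most $k$ values then $H(X)\le\log k$, with equality if $X$ is uniform on $k$ values.
\item[(E2)] Chain rule: $H(X_1,\dots,X_N)=\sum_iH(X_i\mid X_1,\dots,X_{i-1})$. In particular $H(X)\le H(Y)+H(X\mid Y)$.
\end{itemize}

\begin{lemma}\label{lem:entropy}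
Let $Q$ be a set of triples on $[v]$ and let $G$ be a graph on $[v]$ with edge set $E$. The number of closed linear triple systems $T\supseteq Q$ on $[v]$ such that $T\setminus Q$ has shadow $G$ is at most $2^{7|E|}$.
\end{lemma}

\begin{proof}
Assume that there is such a system, let $T$ be a uniformly random one, and let $P=T\setminus Q$. For $e\in E$ let $Z_e$ be the third point of the unique triple of $P$ containing $e$, and write $\kappa(e)=\kappa_G(e)$. The vector $(Z_e)_{e\in E}$ and $T$ determine each other, so by (E1) we must show $H\big((Z_e)_{e\in E}\big)\le7|E|$.

\emph{A fixed order.} Let $\tau_e\in[0,1]$, $e\in E$, be distinct ``times''. By (E2),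
\[
H\big((Z_e)_{e\in E}\big)=\sum_{e\in E}H\big(Z_e\mid Z_{e'}:\tau_{e'}<\tau_e\big).
\]
Let $P_{<e}$ be the set of triples of $P$ containing an edge $e'$ with $\tau_{e'}<\tau_e$; it is determined by the conditioning variables. Let $U_e$ (``$e$ is unforced'') be the event that $e$ lies neither in a triple of $P_{<e}$ nor in the completion of a triangle formed by three triples of $Q\cup P_{<e}$. Whether $U_e$ holds is determined by the conditioning variables, since $Q$ is fixed. If $U_e$ fails, they also determine $Z_e$: the triple or completion in question belongs to $T$, because $T$ is closed, and $T$ has only one triple through $e$. If $U_e$ holds, $Z_e$ is still one of the $\kappa(e)$ common neighbors of the ends of $e$. By (E1) applied to each conditional distribution,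
\begin{equation}\label{eq:terms}
H\big((Z_e)_{e\in E}\big)\le\sum_{e\in E}\Pr\nolimits_T(U_e)\,\log\kappa(e).
\end{equation}
(For illustration, let $Q=\emptyset$, $G=K_7$, let $T$ be the Fano plane of Example~\ref{ex:pg}, and let the first four edges be $12,14,24,16$. They reveal $123,145,246,167$, and $U_e$ fails for all 17 later edges.)

\emph{A random order.} The left side of \eqref{eq:terms} does not depend on the times, so we may average the right side over independent uniform $\tau_e\in[0,1]$, independent of $T$; they are distinct almost surely. Fix $T$, fix $e\subset\ell\in P$, and condition on $\tau_e=s$. Take at least $d_T(\ell)/4$ disjoint witnesses for $\ell$ by Lemma~\ref{lem:disjoint}. A triple $\ell'$ of a witness lies in $T=Q\cup P$. If $\ell'\in Q$, it is available from the start. If $\ell'\in P$, its three pairs are edges of $G$ different from $e$, and $\ell'\in P_{<e}$ with probability $1-(1-s)^3\ge s$. Different triples have no common edge, so these events are independent. Hence each witness is contained in $Q\cup P_{<e}$ with probability at least $s^3$, independently, and if one of them is, then $e$ lies in its completion $\ell$ and $U_e$ fails. With $k=\kappa(e)-1$, Lemma~\ref{lem:codegree}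 gives $d_T(\ell)\ge k$, so
\[
\Pr(U_e\mid T,\ \tau_e=s)\le(1-s^3)^{d_T(\ell)/4}\le e^{-s^3k/4}.
\]
The final bound depends only on $G$, so it survives averaging over $T$.

\emph{The cost of an edge.} If $k=0$, the term of $e$ in \eqref{eq:terms} is $0$. If $k\ge1$, substituting $u=s(k/4)^{1/3}$ shows that the averaged term is at most
\[
\log(1+k)\int_0^\infty e^{-s^3k/4}\,ds=\log(1+k)\,\Big(\frac4k\Big)^{1/3}\int_0^\infty e^{-u^3}du .
\]
The last integral is $\Gamma(\frac43)\le1$, as $\Gamma$ is convex with $\Gamma(1)=\Gamma(2)=1$. Moreover
\[
\ln(1+k)=3\ln(1+k)^{1/3}\le3\big((1+k)^{1/3}-1\big)\le3k^{1/3}.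
\]
So the term is at most $\frac3{\ln2}\,4^{1/3}<4.33\cdot1.6<7$.
\end{proof}

In words: an edge with $k+1$ candidates is likely to be unforced only if its time is of order $k^{-1/3}$ or less, and this factor outweighs the cost $\log(1+k)$ of a guess.

\begin{proof}[Proof of Proposition~\ref{prop:theta}]
Let $v$ be so large that Lemma~\ref{lem:seed} applies, $\rho\le\frac1{14}$, $v\ge 7$ and $1\le K\le v^{1/2}$. Let $T$ be closed, let $R$ be as in Lemma~\ref{lem:seed}, and let $G$ be the shadow of $P=T\setminus R'$. Each $\ell\in P$ has $d_T(\ell)<K$, so by Lemma~\ref{lem:codegree} the graph $G$ has at most $\frac13\binom v2(K+1)\le Kv^2\le v^{5/2}$ triangles. By Lemma~\ref{lem:shadow}, $|E(G)|\le3\rho v^2$. There are at most $2^{v^2/\log v}$ choices for $R$ and at most $2^{h(7\rho)v^2/2}$ choices for $G$. The set $R'$ depends only on $R$, and by Lemma~\ref{lem:entropy} with $Q=R'$ there are at most $2^{21\rho v^2}$ choices for $T$ once $R$ and $G$ are given.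
\end{proof}

Combining \eqref{eq:split}, Lemma~\ref{lem:beta} and Proposition~\ref{prop:theta}, and absorbing $v\log(v+1)+1$ into the error term, we obtain for large $v$
\begin{equation}\label{eq:rank3}
\log\big(1+w(v,3)\big)\le\Big(h(7\rho(v))+21\rho(v)+O\big(\tfrac1{\log v}\big)\Big)v^2 .
\end{equation}
The factor in parentheses tends to $0$. Therefore $\eta(v)=\sup_{u\ge v}u^{-2}\log(1+w(u,3))$ is finite and non-increasing, and
\begin{equation}\label{eq:eta}
\log\big(1+w(v,3)\big)\le\eta(v)\,v^2,\qquad\eta(v)\to0 .
\end{equation}

\section{From rank three to all ranks}\label{sec:lift}

A rank-$r$ matroid without $W^3$-minor has one rank-3 contraction for each independent $(r-3)$-set, each without $W^3$-minor, and together they determine it. Multiplying the numbers of possibilities would be wasteful, since every $r$-set is seen by $\binom r{3}$ of the $(r-3)$-sets. Shearer's lemma \cite{CGFS} recovers exactly this factor: \emph{if $X=(X_i)_{i\in I}$ is a random vector, $X_J=(X_i)_{i\in J}$ for $J\subseteq I$, and every $i\in I$ lies in at least $k$ of the sets $J_1,\dots,J_N\subseteq I$, then $k\,H(X)\le\sum_jH(X_{J_j})$.}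

Fix $3\le r\le n/2$ and put $t=r-3$ and $v=n-t$. Then $v\ge n/2+3\ge6$. For a random rank-$r$ matroid $M$ on $[n]$, let $X$ be the $0$--$1$ vector, indexed by the $r$-subsets of $[n]$, that indicates the bases of $M$. For a $t$-set $C$ let $X_C$ be the restriction of $X$ to the $r$-sets containing $C$. If $C$ is dependent then $X_C=0$; otherwise $X_C$ is the indicator vector of the bases of $M/C$, a rank-3 matroid on $v$ elements. Every $r$-set contains $\binom rt$ sets $C$. Counting pairs ($t$-set inside $r$-set) gives $\binom nt\binom v3=\binom nr\binom rt$, and $\binom v3\ge v^3/12$ for $v\ge6$ because $2(v-1)(v-2)-v^2=v^2-6v+4>0$. So Shearer's lemma yields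
\begin{equation}\label{eq:shearer}
H(X)\le\frac{1}{\binom rt}\sum_CH(X_C)=\frac{\binom nr}{\binom v3}\,\overline H\le\frac{12}{v}\binom nr\frac{\overline H}{v^2}\le\frac{24\,\overline H}{v^2}\cdot\frac1n\binom nr,
\end{equation}
where $\overline H$ is the average of $H(X_C)$ over all $t$-sets $C$. This shows why $o(v^2)$ is the target in rank 3. It also shows the role of the assumption $r\le n/2$: it makes $v$ comparable to $n$, whereas for $r$ close to $n$ the contractions have boundedly many elements and \eqref{eq:eta} says nothing. Duality covers those ranks.

\begin{proof}[Proof of Theorem~\ref{thm:main}]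
Put $\varepsilon_n=24\,\eta(\lceil n/2\rceil)$, which tends to $0$ by \eqref{eq:eta}. By \eqref{eq:dual} and $\binom nr=\binom n{n-r}$ we may assume $3\le r\le n/2$. Let $M$ be uniform among the rank-$r$ matroids on $[n]$ without $W^3$-minor ($U_{r,n}$ is one), so that $H(X)=\log w(n,r)$. A contraction of $M$ has no $W^3$-minor, so $X_C$ takes at most $1+w(v,3)$ values, and $H(X_C)\le\eta(v)v^2\le\eta(\lceil n/2\rceil)v^2$ by \eqref{eq:eta}. Now \eqref{eq:shearer} gives the first inequality, and \eqref{eq:knuth} gives the second.

For the total count, a matroid of given rank at most 2 is determined by its loops and parallel classes, hence by one of the $(n+1)^n$ maps used for \eqref{eq:split}. By duality, the ranks $r\le2$ and $r\ge n-2$ contribute at most $6(n+1)^n$ matroids. Put $L_n=\frac1n\binom n{\lfloor n/2\rfloor}$. Then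
\[
w(n)\le6(n+1)^n+(n+1)\,2^{\varepsilon_nL_n}.
\]
Since $L_n\ge\frac{2^n}{n(n+1)}$, we have $n\log(n+1)=o(L_n)$, so $\log w(n)=o(L_n)$. By \eqref{eq:knuth}, $\log m(n)\ge L_n$. Hence $\log w(n)=o(\log m(n))$ and $w(n)/m(n)\le2^{-(1-o(1))L_n}\to0$.
\end{proof}

The proof leaves room: to beat \eqref{eq:knuth} it is enough that $24\overline H/v^2$ stay below a constant less than $1$. A contraction that does contain $W^3$ has entropy at most $v^2\log v$, as we now check, so a fraction of order $1/\log n$ of such contractions can be afforded.

\begin{lemma}\label{lem:all3}
For $v\ge6$, $\ \log m(v,3)\le v^2\log v$.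
\end{lemma}

\begin{proof}
Given a simple rank-3 matroid on a subset of $[v]$, define a map $\varphi$ from the pairs in $[v]$ to $\{0,1,\dots,v\}$: for each long line $s_1<s_2<\dots<s_j$ put $\varphi(s_is_{i+1})=s_{i+2}$ for $1\le i\le j-2$, and send all other pairs to $0$. This is well defined since a pair lies on at most one long line. The pairs $s_1s_2$ that start a long line are those with $\varphi\ne0$ that are not of the form $\{y,\varphi(xy)\}$ with $x<y$ and $\varphi(xy)\neq0$, and iterating $\varphi$ from such a pair recovers the line. As in \eqref{eq:split}, $m(v,3)\le(v+1)^v(v+1)^{\binom v2}$. So $\log m(v,3)\le\frac{v(v+1)}2\log(v+1)\le v^2\log v$, because $\frac{v+1}{2v}\le\frac7{12}$ and $v+1\le v^{3/2}$.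
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:more}(c)]
Let $3\le r\le n/2$ and $\gamma=\frac1{50\log n}$. Call a $t$-set $C$ \emph{productive} for $M$ if it is independent and $M/C$ has a $W^3$-restriction. Let $\mathcal M$ be the set of rank-$r$ matroids on $[n]$ with at most $\gamma\binom nt$ productive sets, and let $M$ be uniform in $\mathcal M$ (which contains $U_{r,n}$). Let $I_C$ be the indicator of the event that $C$ is productive and $\gamma_C=\Pr(I_C=1)$. The expected number of productive sets is at most $\gamma\binom nt$, so the average of $\gamma_C$ is at most $\gamma$. Given $I_C=0$, the vector $X_C$ takes at most $1+w(v,3)$ values, and given $I_C=1$ at most $m(v,3)$ values. By (E2), (E1), \eqref{eq:eta} and Lemma~\ref{lem:all3},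
\[
H(X_C)\le H(I_C)+H(X_C\mid I_C)\le1+\eta(v)v^2+\gamma_C\,v^2\log v .
\]
As $n/2\le v\le n$, averaging gives $\overline H/v^2\le4n^{-2}+\eta(\lceil n/2\rceil)+\frac1{50}$, and \eqref{eq:shearer} gives
\[
\log|\mathcal M|=H(X)\le(0.48+o(1))\,\frac1n\binom nr
\]
with the $o(1)$ independent of $r$. By \eqref{eq:knuth}, $|\mathcal M|/m(n,r)\le2^{-(0.52-o(1))\frac1n\binom nr}$, which tends to $0$ uniformly in $r$ because $\frac1n\binom nr\ge\frac1n\binom n3\to\infty$. For $n/2\le r\le n-3$, the map $M\mapsto M^*$ is a bijection from the rank-$r$ matroids to the rank-$(n-r)$ matroids on $[n]$, and $3\le n-r\le n/2$.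
\end{proof}

\section{The rate of decay}\label{sec:rate}

By \eqref{eq:rank3}, the quality of Theorem~\ref{thm:main} is governed by $\rho(v)$. A quantitative removal lemma gives an upper bound for $\varepsilon_n$, and dense triangle-free systems limit what is possible.

\begin{proof}[Proof of Theorem~\ref{thm:more}(a)]
By Fox's version of the removal lemma \cite{Fox}, $\delta^{-1}$ may be taken to be a tower of twos of height $405\log\varepsilon^{-1}$; rounding up, $\delta^{-1}=\mathrm{tow}(\lceil405\log\varepsilon^{-1}\rceil)$. Let $v$ be large, $j=\log^*v$ and $\varepsilon=2^{-j/1000}$. The height is $\lceil0.405j\rceil\le j-2$. Since $v>\mathrm{tow}(j-1)$ and $2^x\ge2x$ for integers $x\ge1$,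
\[
v^{1/2}>2^{\mathrm{tow}(j-2)/2}\ge2^{\mathrm{tow}(j-3)}=\mathrm{tow}(j-2)\ge\delta^{-1}.
\]
So $v\ge\delta^{-2}$ and $\rho(v)\le\varepsilon$.

From $-(1-x)\ln(1-x)\le x$ we get $h(x)\le x\log(e/x)$, so $h(7\rho(v))\le h(7\varepsilon)\le7\varepsilon\log(1/\varepsilon)=\frac{7j}{1000}2^{-j/1000}$. Also $\log v>\mathrm{tow}(j-2)\ge2^{j-2}$. Hence the factor in parentheses in \eqref{eq:rank3} is $O(j2^{-j/1000})$, which is at most $2^{-j/2000}$ for large $v$. The bound $2^{-(\log^*v)/2000}$ is non-increasing in $v$, so it also bounds $\eta(v)$. If $\mathrm{tow}(i)\ge n/2$ then $\mathrm{tow}(i+1)\ge2\,\mathrm{tow}(i)\ge n$, so $\log^*\lceil n/2\rceil\ge\log^*n-1$. Therefore $24\,\eta(\lceil n/2\rceil)\le24\cdot2^{-(\log^*n-1)/2000}\le\exp(-c\log^*n)$ for any fixed $0<c<(\ln2)/2000$ and all large $n$.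
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:more}(b)]
Let $T_0$ be a triangle-free linear triple system on $[v]$ with $f(v)$ triples, $v\ge4$. By Lemma~\ref{lem:sp}, each $T\subseteq T_0$ is the family of non-bases of a rank-3 matroid on $[v]$. A $W^3$-restriction of this matroid would give a triangle in $T$. Hence $w(v,3)\ge2^{f(v)}$.

\emph{The $(6,3)$-theorem.} Theorem~\ref{thm:main} with $r=3$ gives $f(v)\le\varepsilon_v\frac1v\binom v3=o(v^2)$. This is the triangle-free linear form of the $(6,3)$-theorem, which states that a family $\mathcal F$ of triples on $[v]$ in which no three triples have a union of at most six points has $o(v^2)$ members. To pass from one form to the other, note that if $X,Y\in\mathcal F$ share two points, then no third triple meets the 4-set $X\cup Y$. Such 4-sets are therefore disjoint, and deleting one triple from each leaves a linear system without triangles, since a triangle has six points. So $|\mathcal F|\le f(v)+v/4$.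

\emph{The lower bound on $f$.} We use the construction of Ruzsa and Szemer\'edi. By Behrend's theorem there is a set $A\subseteq[N]$ with $|A|\ge Ne^{-O(\sqrt{\log N})}$ that contains no three-term arithmetic progression, that is, $2a_1=a_2+a_3$ with $a_1,a_2,a_3\in A$ implies $a_1=a_2=a_3$. On disjoint copies of $[N]$, $[2N]$, $[3N]$ take the triples $(x,x+a,x+2a)$ with $x\in[N]$ and $a\in A$, with one coordinate in each part. Any two coordinates determine $x$ and $a$, so this is a linear system of $N|A|$ triples on $6N$ points. Suppose it contains a triangle. Any two of its intersection points lie on a common triple, hence in different parts; call them $x,y,z$ in the first, second and third part. The triple through $x,z$ has parameter $a_1=(z-x)/2$, the triple through $x,y$ has $a_2=y-x$, and the triple through $y,z$ has $a_3=z-y$. Then $2a_1=a_2+a_3$, so $a_1=a_2$, and the first two triples have the same $x$ and the same parameter. They coincide, a contradiction. Taking $N=\lfloor v/6\rfloor$ and adding isolated points gives $f(v)\ge N|A|=v^2e^{-O(\sqrt{\log v})}$. Since $e^{-O(\sqrt{\log v})}=v^{-o(1)}$, the quantity $\log w(v,3)$ is not $O(v^{2-\alpha})$ for any fixed $\alpha>0$.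
\end{proof}

\begin{thebibliography}{9}

\bibitem{CGFS}
Chung, Graham, Frankl and Shearer, 1986.

\bibitem{MU}
\emph{Counting Matroids By Entropy}, \texttt{http://matroidunion.org/}.

\bibitem{Fox}
Fox, Ann. of Math. 174 (2011).

\bibitem{RS}
Ruzsa and Szemer\'edi, 1978.

\end{thebibliography}
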